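# Tame functions and isometric representations of the topological group $c_0$

## 1. Vectors with three blocks, and translations that raise the middle one

Let $c_0$ be the Banach space of real sequences converging to $0$, with the sup norm $\|\cdot\|$ and unit vectors $e_1,e_2,\dots$. For a finite set $A\subset\mathbb N$ write $1_A=\sum_{n\in A}e_n$. For finite nonempty sets, $A<B$ means $\max A<\min B$. Fix $0<c\le d$ and, for $A_1<A_2<A_3$, form the vector
$$v_d(A_1,A_2,A_3)=c\,1_{A_1}+d\,1_{A_2}+c\,1_{A_3}.$$
It has a tall middle block of height $d$ between two low blocks of height $c$. Since $c\le d$, its norm is exactly $d$. With the same $c$ we also use $v_{d+c}$, which has the same shape, a middle block of height $d+c$, and norm $d+c$.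

These vectors are useful because one point $x$ can be moved by many translations, each producing a vector of this shape, and we can prescribe for each translation which of the two heights appears.

**Lemma A.** Let $B_0<B_1<B_2<\cdots$ be finite nonempty sets and put $g_m=d\,1_{B_m}$ for $m\ge1$. Let $P,Q$ be disjoint finite subsets of $\{1,2,\dots\}$. Choose $M\ge 1$ larger than all elements of $P\cup Q$, put $\tilde Q=Q\cup\{0,M\}$ and
$$x=c\sum_{n\in\tilde Q}1_{B_n}.$$
For $m\in P\cup Q$ let $A_1^m=\bigcup_{n\in\tilde Q,\,n<m}B_n$ and $A_3^m=\bigcup_{n\in\tilde Q,\,n>m}B_n$. Then $A^m_1<B_m<A^m_3$ are nonempty and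
$$g_m+x=\begin{cases}v_d(A_1^m,B_m,A_3^m)& (m\in P),\\ v_{d+c}(A_1^m,B_m,A_3^m)& (m\in Q).\end{cases}\tag{1}$$

**Proof.** We have $0<m<M$, so $B_0\subset A_1^m$ and $B_M\subset A_3^m$, and neither set is empty. If $m\in P$, then $m\notin\tilde Q$, because $P\cap Q=\emptyset$ and $m\ne0,M$. So $x$ vanishes on $B_m$, and adding $g_m$ puts height $d$ there; elsewhere $x$ has height $c$ on $A_1^m\cup A_3^m$ and $0$ off it. If $m\in Q$, then $x$ already has height $c$ on $B_m$, and the sum has height $d+c$ there. $\square$

Take for instance $c=1$, $d=3$, $B_n=\{n+1\}$, $P=\{1,3\}$, $Q=\{2\}$, $M=4$. Then $x=(1,0,1,0,1,0,\dots)$ and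
$$g_1+x=(1,3,1,0,1,0,\dots),\quad g_3+x=(1,0,1,3,1,0,\dots),\quad g_2+x=(1,0,4,0,1,0,\dots).$$
The first two have norm $3$, the last has norm $4$, and all three read "low, tall, low". The two extra indices $0$ and $M$ guarantee that there is always a low block on each side, whatever $P$ and $Q$ are.

We use (1) to limit what a certain class of functions on $c_0$, the *tame* functions, can do. A function that takes essentially different values on the two heights would, by (1), have translates that realize every prescribed pattern of "small" and "large" at a common point. Tameness forbids exactly that.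

## 2. Tame functions and the two questions about $c_0$

Regard $c_0$ as an abelian topological group under addition with the norm topology; it is a Polish group. For a topological group $G$, $\mathrm{RUC}(G)$ is the algebra of bounded right uniformly continuous real functions on $G$. For $G=c_0$ these are simply the bounded functions that are uniformly continuous for the norm. For $g\in c_0$ let $fg$ be the translate $x\mapsto f(g+x)$. (On a general group, $fg$ is $x\mapsto f(gx)$.)

**Definition (independent, tame).** A sequence $(f_n)_{n\in\mathbb N}$ of real functions on a set $X$ is *independent* if there are reals $a<b$ such that for all finite disjoint $I,J\subset\mathbb N$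
$$\bigcap_{n\in I} f_n^{-1}(-\infty,a]\ \cap\ \bigcap_{n\in J} f_n^{-1}[b,\infty)\ne\emptyset .$$
A family of functions is *tame* if it contains no independent sequence. A function $f\in\mathrm{RUC}(G)$ is *tame* if its orbit $fG=\{fg\}_{g\in G}$ is a tame family, and $\mathrm{Tame}(G)$ is the algebra of tame functions.

The coordinate functions on $\{0,1\}^{\mathbb N}$ are independent, with $a=0$, $b=1$. At the other extreme, a family in which any two functions are pointwise comparable is tame. Indeed, if $f_1\le f_2$, there is no point with $f_2\le a<b\le f_1$; if $f_2\le f_1$, there is none with $f_1\le a<b\le f_2$. For example, $f(x)=\arctan x_1$ lies in $\mathrm{Tame}(c_0)$: it is bounded and uniformly continuous, and its translates $x\mapsto\arctan(g_1+x_1)$ are ordered by the number $g_1$. Using other coordinates in the same way, we see that tame functions separate any two *points* of $c_0$. Separating a point from a closed set is harder.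

**Definition (separation).** $\mathrm{Tame}(G)$ *separates points and closed subsets* if for every closed $A\subset G$ and every $x\in G\setminus A$ there is $f\in\mathrm{Tame}(G)$ with $f(x)\notin\overline{f(A)}$.

The full algebra $\mathrm{RUC}(c_0)$ does this: for nonempty $A$, the function $f(y)=\min(1,\mathrm{dist}(y,A))$ is bounded and $1$-Lipschitz, it vanishes on $A$, and $f(x)>0$.

**Definition (Rosenthal representable).** A Banach space is *Rosenthal* if it contains no isomorphic copy of $\ell_1$. A topological group $G$ is *Rosenthal representable* if it is topologically isomorphic to a subgroup of $\mathrm{Iso}(V)$, the group of linear isometries of some Rosenthal space $V$ onto itself, with the strong operator topology (SOT). In this topology $U_\alpha\to U$ means $\|U_\alpha v-Uv\|\to0$ for every $v\in V$.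

Hilbert space is Rosenthal: every closed subspace of a reflexive space is reflexive, and $\ell_1$ is not. Of course $\ell_1$ itself is not Rosenthal. Section 7 gives a one-parameter example of a representable group.

The two questions come from "A Note on the Topological Group $c_0$": *Does $\mathrm{Tame}(c_0)$ separate points and closed subsets? Is $c_0$ Rosenthal representable?* The first answer is **no** (Theorem 2) and the second is **yes** (Theorem 3). Two facts form the background.

(i) (Ferri–Galindo) $c_0$ is not reflexively representable, and the algebra $\mathrm{WAP}(c_0)$ of weakly almost periodic functions does not separate points and closed subsets.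

(ii) If $r>0$, $a<b$, and $f:c_0\to\mathbb R$ is bounded with $f(x)\le a$ whenever $\|x\|=r$ and $f(x)\ge b$ whenever $\|x\|=2r$, then $f$ is not tame, even on the discrete copy of $c_0$ (that is, its orbit is not a tame family, with no continuity assumed).

Write $S_s=\{x\in c_0:\|x\|=s\}$.

## 3. Spheres of ratio two, and why overlapping ranges do not chain

Fact (ii) can be checked by hand. Put $g_m=re_m$ for $m\ge1$. Given finite disjoint $I,J$, let $x=r\sum_{n\in J}e_n$. For $m\in J$ the vector $g_m+x$ has $m$-th coordinate $2r$ and no larger one, so $\|g_m+x\|=2r$ and $(fg_m)(x)\ge b$. For $m\in I$ the $m$-th coordinate is $r$ and no coordinate exceeds $r$, so $\|g_m+x\|=r$ and $(fg_m)(x)\le a$. Thus $(fg_m)_m$ is independent.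

Now try to answer the first question from this. Suppose $f$ is tame; we want $f(0)\in\overline{f(S_s)}$. Since $f$ is continuous at $0$, its values on a tiny sphere $S_r$ are close to $f(0)$. The natural plan is to go up the spheres $S_r,S_{2r},S_{4r},\dots$ until we reach radius $s$, using (ii) at each step to say that the values on $S_{2\rho}$ cannot move away from those on $S_\rho$.

The plan fails because (ii) says only that the range of $f$ on $S_{2\rho}$ does not lie entirely to one side of its range on $S_\rho$, with a gap. If $f$ is not nearly constant on spheres, such overlaps do not add up. Here is a concrete function that defeats the plan. Let $\kappa(t)=\min(1,\max(0,t))$, let $f(0)=0$, and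
$$f(x)=\kappa\!\left(\|x\|-2+\frac{x_1}{\|x\|}\right)\qquad(x\ne0).$$
As $x_1/\|x\|\in[-1,1]$, we have $f=0$ when $\|x\|\le1$ and $f=1$ when $\|x\|\ge4$, so $f$ separates $0$ from $S_4$. Moreover $f\in\mathrm{RUC}(c_0)$. On $\{\|x\|\ge1\}$ we have
$$\Big|\frac{x_1}{\|x\|}-\frac{y_1}{\|y\|}\Big|\le\frac{|x_1-y_1|}{\|x\|}+|y_1|\,\frac{\big|\|y\|-\|x\|\big|}{\|x\|\,\|y\|}\le 2\|x-y\|,$$
so $f$ is $3$-Lipschitz there. It vanishes on the unit ball, and if $\|x\|<1\le\|y\|$, we compare $y$ with a point of norm $1$ on the segment from $x$ to $y$; so $f$ is $3$-Lipschitz everywhere. On $S_\rho$ the quotient $x_1/\|x\|$ takes every value in $[-1,1]$, so $f(S_\rho)=[\kappa(\rho-3),\kappa(\rho-1)]$. The intervals $f(S_\rho)$ and $f(S_{2\rho})$ always meet. Indeed $\kappa(\rho-3)\le\kappa(2\rho-1)$ is clear, and $\kappa(2\rho-3)\le\kappa(\rho-1)$ holds for $\rho\le2$ because $2\rho-3\le\rho-1$, and for $\rho\ge2$ because the right side is $1$. So (ii), applied to $f$ or $-f$ on spheres around $0$, never gives anything, although $f$ does separate $0$ from $S_4$.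

What would rescue the chain is a family of vectors, containing some of each radius, on which $f$ is nearly constant *for each radius*, and which is still rich enough to run an independence argument. Then "the ranges overlap" would become "the values are close", and closeness does chain. The three-block vectors are such a family. By (1), the independence argument uses only vectors $v_d(A_1,A_2,A_3)$ and $v_{d+c}(A_1,A_2,A_3)$ whose blocks are unions of given sets $B_n$. So near-constancy is needed only on triples of such unions, and a Ramsey theorem for triples of finite sets supplies it.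

## 4. The Milliken–Taylor theorem and a ladder of radii

**Milliken–Taylor theorem** (K. Milliken, J. Combin. Theory Ser. A 18 (1975) 276–290; A. Taylor, ibid. 21 (1976) 137–146). For every finite coloring of the triples $(A_1<A_2<A_3)$ of nonempty finite subsets of $\mathbb N$ there are finite nonempty sets $B_0<B_1<B_2<\cdots$ such that all triples $A_1<A_2<A_3$, with each $A_i$ a union of finitely many (at least one) of the $B_n$'s, have the same color.

To see what it says, color a triple by the parity of $|A_2|$. Sets $B_n$ of size $2$ work, since all their unions are even; singletons do not, since unions of one and of two singletons get different colors.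

**Theorem 1.** Let $f_1,\dots,f_k:c_0\to\mathbb R$ be bounded, not necessarily continuous, and suppose each orbit $\{f_ig\}_{g\in c_0}$ is a tame family. Then for all $0<r<s$ and $\varepsilon>0$ there are $x,y\in c_0$ with $\|x\|=r$, $\|y\|=s$ and $|f_i(x)-f_i(y)|<\varepsilon$ for all $i$.

**Step 1: a ladder from $r$ to $s$.** The purpose is to break the passage from $r$ to $s$ into increments that Lemma A can perform, which requires the increment not to exceed the height. Choose $N\in\mathbb N$ with $c:=(s-r)/N\le r$ and put $d_j=r+jc$ for $0\le j\le N$. Then $d_0=r$, $d_N=s$, $d_{j+1}=d_j+c$, and $c\le r\le d_j$, so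
$$\|v_{d_j}(A_1,A_2,A_3)\|=d_j .\tag{2}$$

**Step 2: make all functions nearly constant on every rung at once.** Let $\eta=\varepsilon/(2N)$. Color $(A_1,A_2,A_3)$ by the array of integers $(l_{ij})_{1\le i\le k,\,0\le j\le N}$ determined by
$$f_i\big(v_{d_j}(A_1,A_2,A_3)\big)\in[\,l_{ij}\eta,\ (l_{ij}+1)\eta\,).$$
Since the $f_i$ are bounded, only finitely many arrays occur. The Milliken–Taylor theorem gives $B_0<B_1<\cdots$ for which all triples of unions of $B_n$'s have one and the same array. From now on $(l_{ij})$ denotes this array.

**Step 3: neighboring rungs have neighboring values.** This is the only place where tameness is used. We claim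
$$|l_{i,j+1}-l_{ij}|\le1\qquad(1\le i\le k,\ 0\le j<N).\tag{3}$$
Fix $i$ and $j$, and put $g_m=d_j1_{B_m}$ for $m\ge1$. Let $P,Q\subset\{1,2,\dots\}$ be finite and disjoint, and let $x$ be the vector of Lemma A with $d=d_j$. By (1), $g_m+x$ is $v_{d_j}(A_1^m,B_m,A_3^m)$ for $m\in P$ and $v_{d_{j+1}}(A_1^m,B_m,A_3^m)$ for $m\in Q$, and $A_1^m<B_m<A_3^m$ are nonempty unions of $B_n$'s. By Step 2,
$$(f_ig_m)(x)\in[\,l_{ij}\eta,(l_{ij}+1)\eta\,)\ (m\in P),\qquad (f_ig_m)(x)\in[\,l_{i,j+1}\eta,(l_{i,j+1}+1)\eta\,)\ (m\in Q).\tag{4}$$
Suppose $l_{i,j+1}\ge l_{ij}+2$. Put $a=(l_{ij}+1)\eta$ and $b=l_{i,j+1}\eta$, so $a<b$. Given finite disjoint $I,J$, use (4) with $P=I$, $Q=J$: at the resulting $x$ we have $f_ig_m\le a$ for $m\in I$ and $f_ig_m\ge b$ for $m\in J$. So $(f_ig_m)_{m\ge1}$ is independent, which contradicts tameness of the orbit of $f_i$.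

Suppose $l_{i,j+1}\le l_{ij}-2$. Put $a=(l_{i,j+1}+1)\eta<b=l_{ij}\eta$ and use (4) with $P=J$, $Q=I$. Then $f_ig_m\ge b$ for $m\in J$ and $f_ig_m\le a$ for $m\in I$, and again $(f_ig_m)_{m\ge1}$ is independent, a contradiction. This proves (3).

**Step 4: climb the ladder.** The point is to compare the bottom and top rungs on one fixed triple. By (3), $|l_{iN}-l_{i0}|\le N$ for every $i$. Let $x=v_{d_0}(B_0,B_1,B_2)$ and $y=v_{d_N}(B_0,B_1,B_2)$. By (2), $\|x\|=r$ and $\|y\|=s$. The values $f_i(x)$ and $f_i(y)$ lie in half-open intervals of length $\eta$ whose left ends differ by at most $N\eta$, so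
$$|f_i(x)-f_i(y)|<(N+1)\eta\le2N\eta=\varepsilon\qquad(i\le k).\qquad\square$$

Lemma A pads with $B_0$ and $B_M$ because the color is attached to triples of *nonempty* sets; without padding, the smallest or largest $m$ could see no low block on one side, and the color would say nothing about the vector.

## 5. From two spheres to a point and a sphere

**Theorem 2 (answer to the first question).** Let $f_1,\dots,f_k\in\mathrm{Tame}(c_0)$, $g\in c_0$, $s>0$, $\varepsilon>0$. Then there is $y\in S_s$ with $|f_i(g+y)-f_i(g)|<\varepsilon$ for all $i$. In particular $f(g)\in\overline{f(g+S_s)}$ for every $f\in\mathrm{Tame}(c_0)$, so $\mathrm{Tame}(c_0)$ does not separate the point $g$ from the closed set $g+S_s$.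

**Step 1: move $g$ to the origin.** The functions $f_ig$ are bounded and continuous. Since $((f_ig)h)(x)=f_i(g+h+x)$, the orbit of $f_ig$ is contained in that of $f_i$, hence is tame.

**Step 2: use continuity on a small sphere, and Theorem 1 for the rest.** By continuity at $0$, choose $r\in(0,s)$ with $|f_i(g+x)-f_i(g)|<\varepsilon/2$ for all $i$ whenever $\|x\|=r$. Theorem 1, applied to $f_1g,\dots,f_kg$ with $\varepsilon/2$, gives $x\in S_r$ and $y\in S_s$ with $|f_i(g+x)-f_i(g+y)|<\varepsilon/2$ for all $i$. Adding the two estimates gives $|f_i(g+y)-f_i(g)|<\varepsilon$. With $k=1$ and $\varepsilon\to0$ we get $f(g)\in\overline{f(g+S_s)}$. The set $g+S_s$ is closed and does not contain $g$, so separation fails. $\square$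

The proof used only that the $f_i$ are bounded, continuous at $g$, and have tame orbits under $c_0$. We use this twice below.

## 6. All ratios of radii, the radius zero, and overgroups

**All ratios.** Theorem 1 extends (ii) from the ratio $2$ to every ratio. Let $0<r<s$ and let $f$ be a bounded function that is tame on discrete $c_0$. Then $\overline{f(S_r)}\cap\overline{f(S_s)}\ne\emptyset$. Indeed, Theorem 1 gives $x_n\in S_r$, $y_n\in S_s$ with $|f(x_n)-f(y_n)|<1/n$; by boundedness a subsequence of $(f(x_n))$ converges, and its limit lies in both closures.

**Radius zero.** Without continuity, the condition $r>0$ is necessary: $\delta_0=1_{\{0\}}$ separates $0$ from every $S_s$, and it is tame on discrete $c_0$. To see this, suppose translates $f_n=1_{\{p_n\}}$ are independent with constants $a<b$. Since $f_n\le a$ somewhere, $a\ge0$; hence $f_n\ge b>0$ forces the value $1$. Taking $J=\{1,2\}$, $I=\emptyset$ gives a point equal to both $p_1$ and $p_2$, so $f_1=f_2$. Then $I=\{1\}$, $J=\{2\}$ is impossible. For $f$ continuous at $0$, the case $r=0$ is covered by the argument of Theorem 2.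

**Proposition B (overgroups).** If a topological group $G$ contains $c_0$ as a topological subgroup, then $\mathrm{Tame}(G)$ does not separate points and closed subsets.

**Proof.** Since $c_0$ carries the subspace topology, there is an open neighborhood $U$ of the identity $e$ of $G$ with $U\cap c_0\subset\{\|x\|<1\}$. So $U\cap S_1=\emptyset$, and $e\notin A$, where $A$ is the closure of $S_1$ in $G$. Let $f\in\mathrm{Tame}(G)$. The restriction $f|_{c_0}$ is bounded and continuous. For $g\in c_0$, the translate of $f|_{c_0}$ by $g$ is the restriction of $fg$. An independent sequence of such restrictions would make the corresponding $fg_n$ independent on $G$, with the same constants and the same witnessing points. So the $c_0$-orbit of $f|_{c_0}$ is tame, and the proof of Theorem 2 gives $f(e)\in\overline{f(S_1)}\subset\overline{f(A)}$. Thus no tame $f$ separates $e$ from $A$. $\square$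

## 7. Translations on $L_2(\mathbb R)$: one coordinate at a time

Let $H=L_2(\mathbb R)$ (real) and $(T_th)(\xi)=h(\xi-t)$. Each $T_t$ is a linear isometry of $H$ onto itself and $T_{s+t}=T_sT_t$. By the textbook continuity of translations in $L_2$, $t\mapsto T_th$ is continuous for each $h$. With
$$\|T_th-T_{t_0}h_0\|\le\|h-h_0\|+\|T_th_0-T_{t_0}h_0\|$$
it follows that $(t,h)\mapsto T_th$ is jointly continuous. Moreover, continuity at $t=0$ is uniform on compact sets:
$$\sup_{h\in C}\|T_th-h\|\to0\ \text{ as } t\to0\qquad\text{for every compact }C\subset H.\tag{5}$$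
Indeed, given $\varepsilon>0$, take a finite $\varepsilon$-net $F$ of $C$; for $h\in C$ and $h'\in F$ with $\|h-h'\|\le\varepsilon$ we have $\|T_th-h\|\le2\varepsilon+\|T_th'-h'\|$, and the last term is at most $\varepsilon$ for all $h'\in F$ once $|t|$ is small.

Let $w=1_{[0,1]}$. Then $T_tw=1_{[t,t+1]}$, and the symmetric difference of $[0,1]$ and $[t,t+1]$ has measure $2\min(|t|,1)$, so
$$\|T_tw-w\|^2=2\min(|t|,1).\tag{6}$$
Hence $T_t\to\mathrm{id}$ strongly if and only if $t\to0$, and the group $\mathbb R$ is represented on a Hilbert space. For $c_0$ we want to let $T_{x_n}$ act in the $n$-th coordinate, and the problem is to choose the space of sequences $u=(u_n)$, $u_n\in H$, on which to act.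

## 8. The choice of $c(H)$, between $c_0(H)$ and $\ell_\infty(H)$

Put $(\pi(x)u)_n=T_{x_n}u_n$. Two natural spaces fail, for opposite reasons.

If $u$ ranges over $c_0(H)$ or over the Hilbert sum $\ell_2(H)$, then $u_m\to0$, so $\|\pi(e_m)u-u\|=\|T_1u_m-u_m\|\le2\|u_m\|\to0$ for every $u$. So $\pi(e_m)\to\mathrm{id}$ strongly although $\|e_m\|=1$, and the SOT does not recover the norm. What is missing is a vector with the same $w$ in all coordinates.

If $u$ ranges over $\ell_\infty(H)$, that vector is available, but continuity fails. Take $u_n=\sqrt n\,1_{[0,1/n]}$, which are unit vectors. Then $e_n/n\to0$ in $c_0$, but $\|\pi(e_n/n)u-u\|=\|T_{1/n}u_n-u_n\|=\sqrt2$, because the supports of $u_n$ and $T_{1/n}u_n$ are disjoint up to a null set. Besides, $\ell_\infty(H)$ contains $\ell_\infty$, hence an isometric copy of every separable space, including $\ell_1$. The trouble is that the coordinates of $u$ need not lie in a compact set.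

So we take the space of *convergent* sequences, which contains $(w,w,\dots)$ and whose elements have relatively compact range:
$$V=c(H)=\{u=(u_n)_{n\in\mathbb N}:\ u_n\in H,\ u_n\to u_\infty\text{ in norm for some }u_\infty\in H\},\qquad\|u\|=\sup_n\|u_n\|.$$

**Lemma C.** A Banach space with separable dual is Rosenthal. The space $V=c(H)$ is isomorphic to $c_0(\ell_2)$, has separable dual, and is therefore Rosenthal.

**Proof.** Let $X^*$ be separable and suppose $Z\subset X$ is isomorphic to $\ell_1$. By Hahn–Banach, restriction maps $X^*$ onto $Z^*$, which is isomorphic to $\ell_1^*=\ell_\infty$. A continuous image of a separable space is separable, but $\ell_\infty$ is not separable, a contradiction.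

The map $u\mapsto(u_\infty,u_1-u_\infty,u_2-u_\infty,\dots)$ from $V$ to $c_0(H)$ is linear and bounded, with bounded inverse $(h_0,h_1,h_2,\dots)\mapsto(h_0+h_n)_{n\ge1}$. So $V$ is isomorphic to $c_0(H)$, that is, to $c_0(\ell_2)$ since $H$ is isometric to $\ell_2$. The dual of $c_0(H)$ is $\ell_1(H^*)$, which is separable because $H^*$ is. $\square$

**Theorem 3 (answer to the second question).** For $x\in c_0$, $u\in V=c(H)$ put $(\pi(x)u)_n=T_{x_n}u_n$. Then $\pi:c_0\to\mathrm{Iso}(V)$ is a topological isomorphism onto a subgroup of $\mathrm{Iso}(V)$ with the strong operator topology. Thus $c_0$ is Rosenthal representable.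

**Step 1: $\pi$ is a homomorphism into $\mathrm{Iso}(V)$.** We must check that $\pi(x)$ preserves $V$; here $x_n\to0$ is used. If $u_n\to u_\infty$, then
$$\|T_{x_n}u_n-u_\infty\|\le\|u_n-u_\infty\|+\|T_{x_n}u_\infty-u_\infty\|\to0 .$$
So $\pi(x)u\in V$. Clearly $\pi(x)$ is linear, $\|\pi(x)u\|=\sup_n\|T_{x_n}u_n\|=\|u\|$, $\pi(x+y)=\pi(x)\pi(y)$ and $\pi(0)=\mathrm{id}$. In particular $\pi(-x)$ inverts $\pi(x)$, which is therefore onto.

**Step 2: $\pi$ is continuous.** Since $\|\pi(x)u-\pi(y)u\|=\|\pi(y)(\pi(x-y)u-u)\|=\|\pi(x-y)u-u\|$, it suffices to prove $\pi(x)u\to u$ as $x\to0$, for each $u\in V$. The set $C=\{u_n\}_n\cup\{u_\infty\}$ is compact, being a convergent sequence with its limit, and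
$$\|\pi(x)u-u\|=\sup_n\|T_{x_n}u_n-u_n\|\le\sup_{|t|\le\|x\|}\ \sup_{h\in C}\|T_th-h\|,$$
which tends to $0$ as $\|x\|\to0$ by (5).

**Step 3: the norm is recovered from one vector.** Let $v=(w,w,w,\dots)\in V$. By (6), and since $t\mapsto\min(t,1)$ is nondecreasing and continuous,
$$\|\pi(x)v-v\|^2=\sup_n2\min(|x_n|,1)=2\min(\|x\|,1).\tag{7}$$
If $\pi(x)=\mathrm{id}$, then $\|x\|=0$; so $\pi$ is injective. If $\pi(x_\alpha)\to\pi(x)$ strongly, then $\|\pi(x_\alpha-x)v-v\|=\|\pi(x_\alpha)v-\pi(x)v\|\to0$, and (7) gives $\|x_\alpha-x\|\to0$. So $\pi^{-1}$ is continuous on $\pi(c_0)$. With Lemma C this proves the theorem. $\square$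

## 9. Matrix coefficients see only the weak operator topology

How can both answers hold at once? In Theorem 3 the topology is read off from $x\mapsto\|\pi(x)v-v\|=\sqrt{2\min(\|x\|,1)}$. This function is *not* tame: it is $0$ at $0$ and $\sqrt2$ on $S_1$, which Theorem 2 forbids. The functions that a Rosenthal space does make tame are the matrix coefficients $x\mapsto\varphi(\pi(x)v)$, and these only describe the weak operator topology (WOT), in which $U_\alpha\to U$ means $\varphi(U_\alpha v)\to\varphi(Uv)$ for all $v\in V$, $\varphi\in V^*$.

**Corollary 4.** Let $V$ be a Rosenthal space and $\pi:c_0\to\mathrm{Iso}(V)$ a homomorphism continuous for the weak operator topology. Then for all $v_i\in V$, $\varphi_i\in V^*$ $(i\le k)$ and $s,\varepsilon>0$ there is $x\in S_s$ with $|\varphi_i(\pi(x)v_i)-\varphi_i(v_i)|<\varepsilon$ for all $i$. So $c_0$ does not embed topologically in $(\mathrm{Iso}(V),\mathrm{WOT})$ for any Rosenthal $V$, although by Theorem 3 it embeds in $(\mathrm{Iso}(V),\mathrm{SOT})$ for some Rosenthal $V$.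

**Step 1: matrix coefficients have tame orbits.** Let $f(x)=\varphi(\pi(x)v)$, which is bounded by $\|\varphi\|\|v\|$ and continuous. We may assume $\varphi\ne0$. Suppose $(fg_n)$ is independent with constants $a<b$, and put $u_n=\pi(g_n)v$. Since $c_0$ is commutative,
$$(fg_n)(x)=\varphi(\pi(x)\pi(g_n)v)=(\varphi\circ\pi(x))(u_n),$$
so all the functions $fg_n$ at the point $x$ are values of one functional, of norm at most $\|\varphi\|$. Given scalars $c_1,\dots,c_m$, let $J=\{n\le m:c_n\ge0\}$ and $I=\{n\le m:c_n<0\}$. Using independence for $(I,J)$ and for $(J,I)$, we get $\psi,\psi'$ of the form $\varphi\circ\pi(x)$ with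
$$\psi(u_n)\ge b,\ \ \psi'(u_n)\le a\quad(n\in J),\qquad\psi(u_n)\le a,\ \ \psi'(u_n)\ge b\quad(n\in I).$$
Then $c_n(\psi-\psi')(u_n)\ge(b-a)|c_n|$ for every $n\le m$, and summing,
$$2\|\varphi\|\,\Big\|\sum_{n\le m}c_nu_n\Big\|\ge(\psi-\psi')\Big(\sum_{n\le m}c_nu_n\Big)\ge(b-a)\sum_{n\le m}|c_n| .$$
Also $\|\sum c_nu_n\|\le\|v\|\sum|c_n|$. So the closed span of $(u_n)$ is an isomorphic copy of $\ell_1$ in $V$, a contradiction.

**Step 2: apply the argument of Theorem 2.** The functions $f_i(x)=\varphi_i(\pi(x)v_i)$ are bounded and continuous with tame orbits, so the proof of Theorem 2 at $g=0$ gives the required $x\in S_s$.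

**Step 3: no WOT embedding.** If $\pi$ were a topological embedding for WOT, some basic WOT neighborhood of $\mathrm{id}$, given by finitely many $v_i,\varphi_i$ and an $\varepsilon$, would contain $\pi(x)$ only for $\|x\|<1$. By Step 2 it contains $\pi(x)$ for some $x\in S_1$, a contradiction. $\square$

Consequently, "$G$ is Rosenthal representable" does not imply "$\mathrm{Tame}(G)$ separates points and closed subsets": $G=c_0$ satisfies the first and not the second.

## 10. Asplund spaces and the groups $C(K)$ for scattered $K$

**Definition (Asplund).** A Banach space is *Asplund* if all its separable subspaces have separable duals.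

Asplund spaces are Rosenthal, since a copy of $\ell_1$ would be a separable subspace with nonseparable dual. Reflexive spaces are Asplund: a separable subspace $W$ is reflexive, so $W^{**}$ is separable, and hence so is $W^*$. A space with separable dual is Asplund, since the dual of a subspace is a quotient of the whole dual. So the $V$ of Theorem 3 is Asplund. By fact (i), "Asplund" cannot be improved to "reflexive" there.

**Definition (scattered).** A topological space is *scattered* if each of its nonempty subsets has a point isolated in that subset.

For example, the one-point compactification $\Gamma\cup\{\infty\}$ of a discrete set is scattered: a subset containing a point of $\Gamma$ has that point isolated, and $\{\infty\}$ is a single point. The interval $[0,1]$ is not scattered.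

**Theorem 5.** Let $K$ be an infinite scattered compact Hausdorff space. The additive group $C(K)$, and hence also its subgroup $c_0(\Gamma)$ when $K$ is the one-point compactification of a discrete set $\Gamma$, is topologically isomorphic to a subgroup of $\mathrm{Iso}(V)$ with $V=C(K,L_2(\mathbb R))$ an Asplund space. However, $\mathrm{Tame}(C(K))$ does not separate points and closed subsets.

**Step 1: $c_0$ sits inside $C(K)$, so separation fails.** A nonempty open set $O\subset K$ has a point isolated in $O$, hence isolated in $K$. So the isolated points are dense. They are infinitely many, since otherwise they would form a finite, closed, dense set, and $K$ would be finite. Choose distinct isolated points $k_1,k_2,\dots$; the indicator functions $1_{\{k_n\}}$ are continuous. For $a\in c_0$ the series $\sum a_n1_{\{k_n\}}$ converges uniformly and has norm $\sup|a_n|$. So $c_0$ embeds isometrically in $C(K)$, and Proposition B applies.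

**Step 2: the representation.** With $H=L_2(\mathbb R)$, put $(\pi(x)u)(k)=T_{x(k)}u(k)$ for $x\in C(K)$, $u\in V=C(K,H)$. The function $\pi(x)u$ is continuous in $k$ by joint continuity of $(t,h)\mapsto T_th$, so $\pi(x)$ maps $V$ to $V$. It is linear and isometric, $\pi(x+y)=\pi(x)\pi(y)$ and $\pi(0)=\mathrm{id}$. For continuity at $0$, which suffices as in Theorem 3, use (5) with the compact set $C=u(K)$:
$$\|\pi(x)u-u\|\le\sup_{|t|\le\|x\|}\sup_{h\in u(K)}\|T_th-h\|\to0\quad(\|x\|\to0).$$
For the constant function $w=1_{[0,1]}$ in $V$, (6) gives $\|\pi(x)w-w\|^2=\sup_k2\min(|x(k)|,1)=2\min(\|x\|,1)$, so $\pi$ is injective with continuous inverse exactly as in Step 3 of Theorem 3. If $K=\Gamma\cup\{\infty\}$, then $c_0(\Gamma)$ is the subgroup of functions vanishing at $\infty$, and $\pi$ restricts to it. It remains to show that $V$ is Asplund.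

**Step 3: reduce a separable subspace to a metrizable $L$.** Let $W\subset V$ be a separable subspace with dense sequence $(u_j)$. Let $q=(u_j)_j:K\to H^{\mathbb N}$ and $L=q(K)$, which is compact and metrizable. Each $u_j$ is $p_j\circ q$, where $p_j$ is the $j$-th projection restricted to $L$. If $u\in W$, some subsequence $(u_{j_i})$ converges to $u$ uniformly on $K$. Because $q$ maps onto $L$, $(p_{j_i})$ is uniformly Cauchy on $L$, so it converges to some $\tilde u\in C(L,H)$ with $u=\tilde u\circ q$ and $\|\tilde u\|=\|u\|$. As $q$ is onto, $\tilde u$ is determined by $u$ and depends linearly on it. So $W$ is isometric to a subspace of $C(L,H)$.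

**Step 4: $L$ is scattered.** Suppose not. Some nonempty subset of $L$ has no isolated points, and its closure $P$ is a nonempty closed set without isolated points. Consider the closed sets $R\subset K$ with $q(R)=P$; one of them is $q^{-1}(P)$. If $(R_\alpha)$ is a chain of such sets and $p\in P$, the sets $R_\alpha\cap q^{-1}(p)$ form a chain of nonempty compact sets and have a common point; so $q(\bigcap R_\alpha)=P$. By Zorn's lemma there is a minimal such $R$. It is nonempty and $K$ is scattered, so $R$ has an isolated point $k$. Then $R\setminus\{k\}$ is compact, its image is closed and contains $P\setminus\{q(k)\}$, which is dense in $P$ because $q(k)$ is not isolated in $P$. Hence $q(R\setminus\{k\})=P$, which contradicts minimality.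

**Step 5: $L$ is countable.** This is Cantor–Bendixson; here is the argument. Fix a countable base of $L$ and let $O$ be the union of its countable members; $O$ is countable and open. If $L\setminus O\neq\emptyset$, it has an isolated point $p$, so some basic open $B\ni p$ satisfies $B\subset O\cup\{p\}$. Then $B$ is countable, so $B\subset O$ and $p\in O$, a contradiction. Hence $L=O$.

**Step 6: $W^*$ is separable.** By Singer's theorem (Diestel–Uhl, *Vector Measures*, p. 182), $C(L,H)^*$ is the space of regular $H^*$-valued measures of bounded variation on $L$. For countable $L$ such a measure $\mu$ is determined by its point masses $\mu(\{\ell\})$, and its variation is $\sum_{\ell\in L}\|\mu(\{\ell\})\|$. So the space is $\ell_1(L,H^*)$, which is separable since $L$ is countable and $H^*$ is separable. By Hahn–Banach, $W^*$ is a quotient of $C(L,H)^*$, hence separable. So $V$ is Asplund. $\square$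

## 11. Tame functions on large balls of infinite-dimensional subspaces

In Section 3 the chain $S_\rho,S_{2\rho},S_{4\rho},\dots$ failed for lack of near-constancy on spheres. For *uniformly continuous* functions, near-constancy can be obtained on whole spheres of a subspace, and then the simple ratio-two argument does chain. The tool is Gowers' theorem (W. T. Gowers, *Lipschitz functions on classical spaces*, European J. Combin. 13 (1992) 141–151): for every Lipschitz $h:S_1\to\mathbb R$ on the unit sphere of $c_0$ and every $\eta>0$ there is an infinite-dimensional subspace $Y\subset c_0$ on whose unit sphere $S_Y$ the oscillation of $h$ is at most $\eta$. (The oscillation is the supremum minus the infimum.)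

**Theorem 6.** Let $f_1,\dots,f_k\in\mathrm{Tame}(c_0)$ and $M,\varepsilon>0$. There is a closed subspace $E\subset c_0$, isometric to $c_0$ and spanned by disjointly supported finite vectors, with $|f_i(y)-f_i(0)|\le\varepsilon$ for all $y\in E$, $\|y\|\le M$, $i\le k$.

**Step 1: Gowers' theorem in block form, for several functions.** We claim: *for bounded uniformly continuous $h_1,\dots,h_q:S_1\to\mathbb R$ and $\eta>0$ there are disjointly and finitely supported norm-one vectors $(e'_n)$ with closed span $E$ such that each $h_j$ has oscillation at most $\eta$ on $S_E$.*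

*Reduction to one function.* For such $(e_n')$ we have $\|\sum a_ne_n'\|=\sup|a_n|$, so $E=\{\sum a_ne'_n:a\in c_0\}$ is isometric to $c_0$ via $e'_n\mapsto e_n$. Under this isometry, finitely supported disjoint norm-one vectors correspond to finite combinations of disjoint groups of the $e'_n$, which are again disjointly and finitely supported of norm one. So after treating $h_1$ we can transport $h_2$ to the unit sphere of $c_0$ and treat it there; passing to a subspace does not increase the oscillation of $h_1$. Induction on $q$ leaves one function $h$.

*Lipschitz approximation.* For $\lambda>0$ put $h_\lambda(x)=\inf_{y\in S_1}(h(y)+\lambda\|x-y\|)$. This is $\lambda$-Lipschitz and $h_\lambda\le h$. Points $y$ with $\lambda\|x-y\|>2\sup|h|$ contribute at least $h(x)$ to the infimum. The other $y$ satisfy $\|x-y\|\le2\sup|h|/\lambda$, and for large $\lambda$ uniform continuity makes $h(y)$ at least $h(x)-\eta/8$. So $|h-h_\lambda|\le\eta/8$ for large $\lambda$. Gowers' theorem for $h_\lambda$ and $\eta/4$ gives an infinite-dimensional $Y$ on whose sphere $h$ has oscillation at most $\eta/4+2\cdot\eta/8=\eta/2$. By continuity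 the same bound holds on $S_{\overline Y}$.

*Block vectors near $Y$.* Let $\delta\in(0,1)$ be such that $\|x-y\|\le2\delta$ implies $|h(x)-h(y)|\le\eta/4$. For each $m$, $Y$ contains unit vectors whose first $m$ coordinates vanish, because finitely many linear conditions leave an infinite-dimensional subspace. The norm of a vector of $c_0$ is attained at some coordinate, so truncating a unit vector far enough out keeps its norm exactly $1$ and changes it by as little as we like. So inductively there are $y_n\in S_Y$ and disjointly and finitely supported norm-one $e'_n$ with $\|y_n-e'_n\|\le\delta2^{-n}$ $(n\ge1)$: take $y_n$ vanishing on all coordinates up to the end of the support of $e_{n-1}'$, and truncate.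

*Oscillation on $S_E$.* Let $z=\sum a_ne'_n\in S_E$. Then $|a_n|\le1$, the series $\sum a_n(y_n-e'_n)$ converges absolutely, and $z'=\sum a_ny_n\in\overline Y$ satisfies $\|z-z'\|\le\delta$. Hence $\|z'\|\ge1-\delta>0$, and $\|z'-z'/\|z'\|\,\|=|\|z'\|-1|\le\delta$, so $z$ is within $2\delta$ of a point of $S_{\overline Y}$. So $h$ has oscillation at most $\eta/2+2\cdot\eta/4=\eta$ on $S_E$.

**Step 2: choose finitely many radii and the subspace.** Let $\omega$ be a common nondecreasing modulus of uniform continuity of the $f_i$, so $|f_i(x)-f_i(y)|\le\omega(\|x-y\|)$ and $\omega(t)\to0$ as $t\to0$. Pick $p\ge1$ with $\omega(2^{-p}M)\le\varepsilon/4$. Pick $\theta>0$ with $\omega(\theta)\le\varepsilon/4$ and a finite $R_0\subset(0,M]$ such that each $t\in(0,M]$ lies within $\theta$ of $R_0$. Put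
$$R=\{2^{-j}t:\ t\in R_0,\ 0\le j\le p\},\qquad\eta=\frac{\varepsilon}{4(p+1)} .$$
Apply Step 1 to the functions $y\mapsto f_i(\rho y)$ on $S_1$, $\rho\in R$, $i\le k$. This gives $E$ and $(e'_n)_{n\ge1}$ such that each $f_i$ has oscillation at most $\eta$ on $\{y\in E:\|y\|=\rho\}$ for each $\rho\in R$.

**Step 3: halving the radius changes the value by at most $2\eta$.** Here tameness enters. Let $\rho\in R$ with $t:=\rho/2\in R$. The values of $f_i$ on $\{y\in E:\|y\|=\rho\}$ lie in a closed interval $\mathcal Q$ of length at most $\eta$, and those on $\{y\in E:\|y\|=t\}$ lie in a closed interval $\mathcal Q'$ of length at most $\eta$. Suppose $\mathcal Q\cap\mathcal Q'=\emptyset$. Let $g_m=te'_m$ and, for finite $D\subset\mathbb N$, $x_D=t\sum_{n\in D}e'_n$. As in Section 3, $\|g_m+x_D\|=2t=\rho$ if $m\in D$, and $\|g_m+x_D\|=t$ if $m\notin D$. Let $a<b$ be the right end of the lower interval and the left end of the upper one. Given finite disjoint $I,J$, take $D=J$ if $\mathcal Q'$ lies below $\mathcal Q$, and $D=I$ otherwise. In both cases $(f_ig_m)(x_D)\le a$ for $m\in I$ and $\ge b$ for $m\in J$. So $(f_ig_m)_{m\ge1}$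 is independent, a contradiction. Hence $\mathcal Q\cap\mathcal Q'\ne\emptyset$, and
$$|f_i(\rho y)-f_i(\rho y/2)|\le2\eta\qquad(y\in S_E).\tag{8}$$

**Step 4: descend to the origin.** Let $t\in R_0$ and $y\in S_E$. Applying (8) at $\rho=t,t/2,\dots,2^{-(p-1)}t$, and then uniform continuity between $2^{-p}ty$ and $0$, we get
$$|f_i(ty)-f_i(0)|\le2p\eta+\omega(2^{-p}t)\le\frac\varepsilon2+\frac\varepsilon4 .$$
For arbitrary $t\in(0,M]$, choose $t'\in R_0$ with $|t-t'|\le\theta$; replacing $t$ by $t'$ costs at most $\omega(\theta)\le\varepsilon/4$. So $|f_i(ty)-f_i(0)|\le\varepsilon$ for all $t\in(0,M]$, $y\in S_E$, $i\le k$, and for the zero vector there is nothing to prove. $\square$
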